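\title{The finite orders of products of two class transpositions}

\begin{abstract}
A class transposition is the involution of $\mathbb{Z}$ that interchanges two disjoint residue classes term by term. We determine the finite orders of products of two class transpositions. If such a product has finite order, then all its cycles have length at most $8$, and its order is a divisor of $840$ other than $5,7,14,21,35,56,70,105,210$. All of the remaining $23$ divisors occur: for $28$, $140$, $280$ and $840$ we give examples, and the other $19$ are recorded in the question that we answer. The proof reads off the cycle lengths prime by prime from the relative position of four $\ell$-adic balls; the orders $14$ and $56$ are excluded by comparing the $2$-adic and the real size of a single rational number.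
\end{abstract}

\section{Introduction}

For integers $m\ge 1$ and $0\le r<m$ let $r(m)$ denote the residue class $r+m\mathbb{Z}$. Given disjoint residue classes $r_1(m_1)$ and $r_2(m_2)$, the \emph{class transposition} $\tau_{r_1(m_1),r_2(m_2)}$ is the permutation of $\mathbb{Z}$ that interchanges $r_1+km_1$ and $r_2+km_2$ for every $k\in\mathbb{Z}$ and fixes all other integers. The convention $0\le r_i<m_i$ decides which element of the first class is paired with which element of the second, and it will matter.

A class transposition is an involution, so two of them, $\tau_1$ and $\tau_2$, generate a group that is determined up to isomorphism by the order of $g=\tau_1\tau_2$ (a dihedral group if $\tau_1\ne\tau_2$). The order of $g$ is therefore the first thing to know about a pair of class transpositions. If all four moduli are equal to $m$, then $g$ acts on each block $\{km,\dots,km+m-1\}$ as the same product of two transpositions, and the order is $1$, $2$ or $3$. Unequal moduli give more. The pair $\tau_{1(4),2(4)}$, $\tau_{0(2),1(2)}$ acts on each block of four integers as $(1\,2)$ and $(0\,1)(2\,3)$, and the product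 has order $4$. For $\tau_1=\tau_{0(2),1(2)}$ and $\tau_2=\tau_{1(2),0(4)}$ we have $\tau_2\tau_1(2k)=\tau_2(2k+1)=4k$, so $g^{-1}=\tau_2\tau_1$ doubles every even integer and has infinite order.

The question \cite{question} asks which integers occur as orders of products of two class transpositions. It lists $19$ finite orders as known, namely the divisors of $60$ other than $5$ together with $8$, $24$, $40$, $42$, $84$, $120$, $168$ and $420$, and it states that it is not known whether there are further finite orders, or even whether there are finitely or infinitely many. The last example above suggests a guess. The moduli are arbitrary, so one might hope to tune a dilation such as $x\mapsto 2x$ so that a congruence stops it after a prescribed number of steps; this would give long finite cycles and infinitely many orders. The guess is wrong.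

\begin{theorem}\label{thm:main}
Let $\tau_1,\tau_2$ be class transpositions such that $g=\tau_1\tau_2$ has finite order $n$. Then every cycle of $g$ has length at most $8$, so that $n\mid 840$, and $n$ belongs to
\[
\mathcal{O}=\{1,2,3,4,6,8,10,12,15,20,24,28,30,40,42,60,84,120,140,168,280,420,840\}.
\]
Conversely, every element of $\mathcal{O}$ is the order of a product of two class transpositions.
\end{theorem}

The set $\mathcal{O}$ consists of the divisors of $840$ other than $5,7,14,21,35,56,70,105,210$; it is the list of \cite{question} together with $28$, $140$, $280$ and $840$. That the $19$ orders listed in \cite{question} occur is taken from there. Everything else is proved below.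

The reason for the bound is a dichotomy (Lemma~\ref{lem:loop}). An integer moved by both $\tau_1$ and $\tau_2$ has one of four types, so a long cycle of $g$ must run through a closed sequence of types. Such a loop is an affine map whose domain and range are, at each prime $\ell$, balls in $\mathbb{Z}_\ell$. Balls that meet are nested, and it follows that a loop that can be run twice can be run arbitrarily often. The exact list is harder, because one has to know which cycle lengths force which others. Sections~\ref{sec:loops} and~\ref{sec:four} show that $n\mid 60$ outside three explicit configurations, and Section~\ref{sec:five} excludes $n=5$. Since all divisors of $120$ except $5$ lie in $\mathcal{O}$, what remains is to find the lengths that accompany a cycle of length $7$; this is done in Sections~\ref{sec:squares} and~\ref{sec:hook}. Two cases, $n=14$ and $n=56$, are not settled by $\ell$-adic arguments alone and need the real-valued quantity of Section~\ref{sec:delta}. Section~\ref{sec:example} shows the method on the example of order $28$.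

\section{Paths, types and balls}\label{sec:prelim}

\subsection{Notation}
Write $\tau_1=\tau_{A,B}$ and $\tau_2=\tau_{C,D}$, where $A=r_A(m_A)$, \dots, $D=r_D(m_D)$. Put $\beta=m_B/m_A$, $\delta=m_D/m_C$ and
\[
\alpha(x)=r_B+\beta(x-r_A),\qquad \gamma(x)=r_D+\delta(x-r_C).
\]
These are increasing affine bijections of $\mathbb{Q}$. The map $\alpha$ sends $A$ onto $B$, and $\tau_1$ is $\alpha$ on $A$ and $\alpha^{-1}$ on $B$; likewise $\tau_2$ is $\gamma$ on $C$ and $\gamma^{-1}$ on $D$. Three relabelings leave the order of $g$ unchanged:
\begin{itemize}
\item[$\sigma_1$:] $A\leftrightarrow B$, which replaces $\alpha$ by $\alpha^{-1}$;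
\item[$\sigma_2$:] $C\leftrightarrow D$, which replaces $\gamma$ by $\gamma^{-1}$;
\item[$\sigma_3$:] $(A,B)\leftrightarrow(C,D)$, which interchanges $\alpha$ with $\gamma$ and replaces $g$ by $g^{-1}$.
\end{itemize}
We call them the \emph{symmetries}.

\subsection{The graph $\Gamma$ and the type graph}
Let $\Gamma$ be the graph on $\mathbb{Z}$ with an \emph{$\alpha$-edge} $\{x,\alpha x\}$ for each $x\in A$ and a \emph{$\gamma$-edge} $\{x,\gamma x\}$ for each $x\in C$; we speak of the two \emph{colors}. Each vertex lies on at most one edge of each color, so a component is a path or a cycle with alternating colors. (A cycle with two vertices arises when $\tau_1x=\tau_2x\neq x$.) On a component, $g$ moves every second vertex two steps in one direction and the other vertices two steps in the opposite direction, turning around at the ends of a path. Hence $g$ acts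
\begin{itemize}
\item on a path with $\nu$ vertices as one $\nu$-cycle; we call $\nu$ the \emph{length} of the path;
\item on a cycle with $2\nu$ vertices as two $\nu$-cycles;
\item on an infinite component with infinite order.
\end{itemize}
If $g$ has finite order $n$, then $n$ is the least common multiple of these cycle lengths.

An integer is \emph{interior} if it lies in $(A\cup B)\cap(C\cup D)$, that is, if it carries edges of both colors. It then lies in exactly one of $A\cap C$, $A\cap D$, $B\cap C$, $B\cap D$, and we say that it has \emph{type} $AC$, $AD$, $BC$ or $BD$. A finite path with at least two vertices has two non-interior ends, so if it has $i$ interior vertices, its length is $i+2$.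

The \emph{type graph} has as vertices the nonempty types; their number is $N\le 4$. Two types are joined by an $\alpha$-edge ($\gamma$-edge) if some integers of these types are joined by an $\alpha$-edge ($\gamma$-edge) of $\Gamma$. Arrange the types in a $2\times2$ array with rows $A,B$ and columns $C,D$. An $\alpha$-edge changes the row and a $\gamma$-edge changes the column. So there are no edges from a type to itself, and two types joined in both colors are \emph{opposite}: $AC$ and $BD$, or $AD$ and $BC$. Such a pair of edges is a \emph{double edge}. The interior vertices of a path of $\Gamma$, read in order, give a walk in the type graph whose colors alternate, and a cycle of $\Gamma$ gives arbitrarily long alternating walks. A bound on alternating walks is therefore a bound on lengths.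

\subsection{Balls}
Fix a prime $\ell$, with valuation $v_\ell$ and absolute value $|x|=\ell^{-v_\ell(x)}$ on $\mathbb{Q}_\ell$. A \emph{ball} is a set $Z=x+\ell^{e}\mathbb{Z}_\ell\subset\mathbb{Q}_\ell$; the integer $e=e(Z)$ is its \emph{exponent}, and its Haar measure is $\ell^{-e}$. Balls are open and closed. For a residue class $X=r(m)$ let $X_\ell=r+\ell^{v_\ell(m)}\mathbb{Z}_\ell$ be its closure in $\mathbb{Z}_\ell$. We use four standard facts.
\begin{itemize}
\item[(B1)] Two balls are nested or disjoint. If they meet, the one with the larger exponent lies in the other, and they are equal if the exponents are equal.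
\item[(B2)] An affine map $x\mapsto ux+w$ with $u\ne0$ maps balls onto balls and adds $v_\ell(u)$ to exponents.
\item[(B3)] A proper sub-ball has relative measure at most $1/\ell$. So if a ball $Z$ is the union of two proper sub-balls, then $\ell=2$ and these are the two \emph{halves} of $Z$, of exponent $e(Z)+1$. Points in different halves differ by an element of valuation exactly $e(Z)$.
\item[(B4)] A rational number lies in $X$ if and only if it lies in $X_\ell$ for all $\ell$. By the Chinese remainder theorem, given nonempty open sets $O_\ell\subset\mathbb{Z}_\ell$ for finitely many primes, infinitely many integers lie in all $O_\ell$. In particular two classes intersect if and only if their closures intersect at every prime.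
\end{itemize}
When a prime $\ell$ is fixed we drop the index and write $A,B,C,D$ for the balls and $a,b,c,d$ for their exponents. The map $\alpha$ sends the ball $A$ onto $B$ and adds $b-a$ to exponents; $\gamma$ sends $C$ onto $D$ and adds $d-c$. At a prime dividing none of the four moduli all four balls equal $\mathbb{Z}_\ell$, and $\alpha,\gamma$ are bijections of $\mathbb{Z}_\ell$; such primes impose no conditions. An edge of the type graph is visible at every prime: an $\alpha$-edge between $AC$ and $BD$, say, implies that the ball $\alpha(A\cap C)$ meets $B\cap D$.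

\section{An example: the order 28}\label{sec:example}

Let $A=0(3)$, $B=13(72)$, $C=1(20)$, $D=37(80)$. The classes $A,B$ are disjoint modulo $3$ and $C,D$ modulo $5$, and $\alpha(x)=24x+13$, $\gamma(x)=4x+33$. The interior integers are, with $i,j\in\mathbb{Z}$,
\[
AC(j)=21+60j,\quad AD(j)=117+240j,\quad BC(i)=301+360i,\quad BD(i)=517+720i.
\]
We list all their neighbors. For the color $\gamma$ we have $\gamma AC(j)=AD(j)$ and $\gamma BC(i)=1237+1440i=BD(1+2i)$, while $\gamma^{-1}BD(2i)=121+360i$ is congruent to $1$ modulo $3$ and to $49$ modulo $72$, hence not interior. For the color $\alpha$ we have $\alpha AC(j)=517+1440j=BD(2j)$ and $\alpha AD(j)=2821+5760j=BC(7+16j)$. Further, $\alpha^{-1}BC(i)=12+15i\equiv2\pmod 5$ is never in $C$, and it is in $D$ only if $15i\equiv25\pmod{80}$, that is, $i\equiv 7\pmod{16}$. Finally $\alpha^{-1}BD(1+2i)=51+60i\equiv 11\pmod{20}$ is not interior, because $C\subset1(20)$ and $D\subset17(20)$. So the interior vertices form the strings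
\[
BD(2j),\,AC(j),\,AD(j),\,BC(7+16j),\,BD(15+32j)
\]
and $BC(i),\,BD(1+2i)$ for $i\not\equiv7\pmod{16}$. These lie on paths of lengths $7$ and $4$, for instance $121,517,21,117,2821,11317,471$. All other components are fixed points or paths of length $2$. Hence
\[
\tau_{0(3),13(72)}\,\tau_{1(20),37(80)}\ \text{ has order }28.
\]

The primes $2,3,5$ explain this pattern. The type graph is the closed walk
\[
AC\xrightarrow{\ \gamma\ }AD\xrightarrow{\ \alpha\ }BC\xrightarrow{\ \gamma\ }BD\xrightarrow{\ \alpha^{-1}\ }AC ,
\]
and going around once is the map $\alpha^{-1}\gamma\alpha\gamma$ of slope $16$. If it could be iterated on integers, $g$ would have infinite order, so something must stop it. At $\ell=3$ we have $C=D=\mathbb{Z}_3$, $A=3\mathbb{Z}_3$, $B=4+9\mathbb{Z}_3$, and $\gamma$ preserves $A$ and $B$; every step of the walk is a bijection between the local sets. At $\ell=5$ we have $A=B=\mathbb{Z}_5$, and $\alpha(x)\equiv3-x\pmod 5$ interchanges $C=1+5\mathbb{Z}_5$ and $D=2+5\mathbb{Z}_5$; again every step is a bijection. At $\ell=2$ the balls form the chain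
\[
A=\mathbb{Z}_2\supset C=1+4\mathbb{Z}_2\supset B=5+8\mathbb{Z}_2\supset D=5+16\mathbb{Z}_2 ,
\]
so the local sets of the types $AC,AD,BC,BD$ are $C,D,B,D$. The first three steps are always possible: $\gamma(C)=D$, $\alpha(D)=5+128\mathbb{Z}_2\subset B$ and $\gamma(B)=21+32\mathbb{Z}_2\subset D$. The fourth step is possible exactly on $\alpha(C)=5+32\mathbb{Z}_2$. One arrives at $BD$ in one half of $D$ and can leave only from the other half: the loop is \emph{blocked} at $2$. A string that starts in the half $\alpha(C)$ has five terms, and a string that starts in $B\setminus\alpha(D)$ has two.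

This is the method in general. Each prime allows certain stretches of the walk, an integer realizes the intersection of the stretches allowed by its $\ell$-adic images, and by (B4) these images can be prescribed independently.

\section{Loops and double edges}\label{sec:loops}

Let $T_0,T_1,\dots,T_{2j}=T_0$ with $j\geq1$ be a closed alternating walk in the type graph. The number of edges is even, so the first and the last edge have different colors and the walk can be repeated. Each edge determines a \emph{move} $e_i$ from $T_i$ to $T_{i+1}$: it is $\alpha$ or $\alpha^{-1}$ for an $\alpha$-edge leaving row $A$ or row $B$, and $\gamma$ or $\gamma^{-1}$ for a $\gamma$-edge leaving column $C$ or column $D$. The \emph{loop} $f=e_{2j-1}\cdots e_0$ is an increasing affine map. Its \emph{domain} is the set of integers $x$ of type $T_0$ such that $e_i\cdots e_0(x)$ is an integer of type $T_{i+1}$ for all $i$; there $f$ agrees with $g^{j}$ or $g^{-j}$. Replacing ``of type $SU$'' by ``in $S_\ell\cap U_\ell$'' defines the \emph{local domain} $F_\ell$, a ball or empty by (B1) and (B2), and the \emph{local range} $F'_\ell=f(F_\ell)$.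 The domain of $f^\nu$ is understood with respect to the walk repeated $\nu$ times. By (B4), an integer lies in the domain of $f^\nu$ if and only if it lies in the local domain of $f^\nu$ at every prime.

\begin{lemma}\label{lem:loop}
\begin{itemize}
\item[(a)] If $g$ has finite order and $f^\nu$ has nonempty domain for all $\nu\ge1$, then $f=\mathrm{id}$ as an affine map.
\item[(b)] If $F_\ell\cap F'_\ell\ne\emptyset$ for all primes $\ell$, then $f^\nu$ has nonempty domain for all $\nu\ge1$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The domain of $f^\nu$ consists of the integers lying in finitely many given balls, so it is infinite by (B4). Suppose that $f\ne\mathrm{id}$. Then $f$ has at most one fixed point, and we can choose $x$ in the domain of $f^\nu$ with $f(x)\neq x$. Since $f$ is increasing, the sequence $x,f(x),\dots,f^\nu(x)$ is strictly monotone. It lies in one orbit of $g$, so $g$ has arbitrarily long cycles.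

(b) The balls $F_\ell$ and $F'_\ell$ are nested. If $F'_\ell\subset F_\ell$, then $f^\nu$ is locally defined on $F_\ell$. If $F_\ell\subset F'_\ell$, then $f^{-1}$ maps $F'_\ell$ onto $F_\ell\subset F'_\ell$, and $f^\nu$ is locally defined on $f^{-\nu}(F'_\ell)$. So the local domain of $f^\nu$ is a ball at every prime, and it is $\mathbb{Z}_\ell$ for all but finitely many $\ell$. Now apply (B4).
\end{proof}

If $x$ is in the domain of $f^2$, then $f(x)\in F_\ell\cap F'_\ell$ for all $\ell$. This is the dichotomy announced in the introduction: for $g$ of finite order, a loop that can be run twice is the identity. The shortest loops come from double edges, and for them the hypothesis of (b) always holds. (The example $x\mapsto 2x$ of the introduction is a double edge between $AD$ and $BC$.)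

\begin{lemma}\label{lem:double}
Let $g$ have finite order $n$. If the type graph has a double edge, then $\alpha=\gamma$ or $\alpha=\gamma^{-1}$, every component of $\Gamma$ is a path of length at most $4$ or a cycle with two vertices, and $n\mid12$.
\end{lemma}

\begin{proof}
By $\sigma_2$ we may assume that $AC$ and $BD$ are joined in both colors; let $f=\gamma^{-1}\alpha$ be the loop $AC,BD,AC$. Fix a prime and put $V=A\cap C$, $V'=B\cap D$ and $Z=V'\cap\alpha V\cap\gamma V$. The local domain of $f$ is $\alpha^{-1}(Z)$ and the local range is $\gamma^{-1}(Z)$. Both $\alpha V$ and $\gamma V$ meet $V'$, and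
\[
e(\alpha V)=\max(b,\,b+c-a),\qquad e(\gamma V)=\max(d,\,d+a-c),\qquad e(V')=\max(b,d).
\]
The first two exponents do not both exceed $e(V')$, for this would give $c>a$ and $a>c$. They are not both smaller than $e(V')$, for this would give $d>b$ and $b>d$. So either $\alpha V\supset V'\supset\gamma V$, in which case the range is $V$ and the domain is a nonempty subset of $V$, or $\gamma V\supset V'\supset\alpha V$, in which case the domain is $V$ and the range is a nonempty subset of $V$. By Lemma~\ref{lem:loop}, $f=\mathrm{id}$, that is, $\alpha=\gamma$.

Now every integer $x\in A\cap C$ satisfies $\tau_1x=\tau_2x\in B\cap D$, and every $x\in B\cap D$ satisfies $\tau_1x=\tau_2x\in A\cap C$. So all vertices of types $AC$ and $BD$ lie on cycles with two vertices, where $g$ is trivial. On the other components only the types $AD$ and $BC$ occur. If these were also joined in both colors, we would get $\alpha=\gamma^{-1}=\alpha^{-1}$; an increasing map with $\alpha^2=\mathrm{id}$ is the identity, which contradicts $A\cap B=\emptyset$. So alternating walks on $AD,BC$ have at most two vertices, and the other components are paths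 of length at most $4$.
\end{proof}

\emph{From now on $g$ has finite order $n$, and the type graph has no double edge.}

\begin{lemma}\label{lem:single}
If the type graph has at most one edge of some color, then alternating walks have at most $4$ vertices, and all components of $\Gamma$ are paths of length at most $6$.
\end{lemma}

\begin{proof}
Say the only $\alpha$-edge, if any, joins $T$ and $T'$. Two consecutive uses of it in an alternating walk are separated by one $\gamma$-edge with both ends in $\{T,T'\}$, and this would form a double edge. So the walk has at most one $\alpha$-edge, hence at most three edges.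
\end{proof}

\begin{lemma}\label{lem:few}
If $N\le2$, all components are paths of length at most $4$. If $N=3$, then up to symmetry the types are $AC,AD,BC$ and there is no $\alpha$-edge between $AD$ and $BC$; all components are paths of length at most $6$.
\end{lemma}

\begin{proof}
If $N\le2$, the type graph has at most one edge, so alternating walks have at most two vertices. If $N=3$, we use $\sigma_1,\sigma_2$ to make $BD$ the empty type. The types $AD$ and $BC$ are not joined in both colors, and $\sigma_3$ interchanges these two types and the two colors, so we may assume that they are not joined by an $\alpha$-edge. The only possible $\alpha$-edge is then $AC$--$BC$, and Lemma~\ref{lem:single} applies.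
\end{proof}

\section{Four types: three configurations}\label{sec:four}

Let $N=4$. A priori there are four possible edges of each color. The primes at which the classes are disjoint cut this down to two. Let
\[
P=\{p: A_p\cap B_p=\emptyset\},\qquad Q=\{q: C_q\cap D_q=\emptyset\};
\]
both sets are finite, and nonempty by (B4). For $p\in P$ the ball $C_p$ meets the disjoint balls $A_p$ and $B_p$, so it contains both, and the same holds for $D_p$. Hence $C_p\cap D_p\ne\emptyset$ and $P\cap Q=\emptyset$. Likewise $A_q$ and $B_q$ contain $C_q\cup D_q$ for $q\in Q$. At the primes of the remaining set $R$ the four balls meet pairwise, so they form a chain.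

Let $\mathcal{E}_\alpha$ and $\mathcal{E}_\gamma$ be the sets of edges of the two colors in the type graph. Encode the $\gamma$-edge $SC$--$TD$, where $S,T\in\{A,B\}$, by the word $ST$. For $p\in P$ let $\mathcal{L}_p$ be the set of words $ST$ with $\gamma(S_p)\cap T_p\ne\emptyset$. Then $\mathcal{E}_\gamma\subset\mathcal{L}_p$.

\begin{lemma}\label{lem:local}
Let $p\in P$ and $s=d-c$. If $s=0$, then $\mathcal{L}_p$ is contained in $\{AA,BB\}$ or in $\{AB,BA\}$. If $s>0$, then $\mathcal{L}_p$ is contained in $\{AA,BA\}$ or in $\{BB,AB\}$. If $s<0$, then $\mathcal{L}_p$ is contained in $\{AA,AB\}$ or in $\{BB,BA\}$.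
\end{lemma}

\begin{proof}
Let $s=0$. If $AA\in\mathcal{L}_p$, then $\gamma(A)=A$ by (B1); so $\gamma(A)\cap B=\emptyset$ and $\gamma(B)\cap A=\gamma(B\cap A)=\emptyset$, and $\mathcal{L}_p\subset\{AA,BB\}$. The same follows from $BB\in\mathcal{L}_p$.

Let $s>0$. Then $\gamma$ has a fixed point $w$, and $|\gamma x-w|=p^{-s}|x-w|$. If $AA\in\mathcal{L}_p$, then $\gamma(A)\subset A$, so $AB\notin\mathcal{L}_p$, and $w=\lim\gamma^\nu x\in A$. In the same way $BB\in\mathcal{L}_p$ gives $BA\notin\mathcal{L}_p$ and $w\in B$. As $A\cap B=\emptyset$, the words $AA$ and $BB$ exclude each other, and the claim holds if one of them is in $\mathcal{L}_p$. If neither is, then $w\notin A\cup B$, so $|x-w|$ is a nonzero constant $\rho_A$ on $A$ and $\rho_B$ on $B$. If both $AB$ and $BA$ were in $\mathcal{L}_p$, we would have $\rho_B=p^{-s}\rho_A$ and $\rho_A=p^{-s}\rho_B$, which is impossible; so $\mathcal{L}_p$ has at most one element.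

For $s<0$ apply the case $s>0$ to $\gamma^{-1}$, which reverses the words.
\end{proof}

So $|\mathcal{E}_\gamma|\le2$, and $|\mathcal{E}_\alpha|\le 2$ by $\sigma_3$. If $|\mathcal{E}_\gamma|=2$, then $\mathcal{L}_p=\mathcal{E}_\gamma$ for \emph{every} $p\in P$, and the shape of $\mathcal{E}_\gamma$ determines the sign of $d-c$ at all $p\in P$. There are three shapes; the stated properties hold at every $p\in P$.
\begin{itemize}
\item \emph{Parallel}, $\{AC\text{--}AD,\ BC\text{--}BD\}$. Here $c=d$, so $C=D$ (the balls meet), and $\gamma(A)=A$, $\gamma(B)=B$.
\item \emph{Crossed}, $\{AC\text{--}BD,\ BC\text{--}AD\}$. Here $c=d$ and $C=D$.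
\item \emph{Hub}: both edges end at one type. For the hub $AC$, that is $\{AC\text{--}AD,\ AC\text{--}BD\}$, we have $d<c$, and $\gamma^{-1}(A)\subsetneq A$ contains the fixed point $w$ of $\gamma$. The ball $\gamma^{-1}(B)$ meets $A$ and does not contain $w$, so $\gamma^{-1}(B)\subsetneq A$. By $\sigma_1,\sigma_2$: for the hub $BC$ both $\gamma^{-1}(A),\gamma^{-1}(B)$ lie in $B$; for the hub $AD$ both $\gamma(A),\gamma(B)$ lie in $A$; for the hub $BD$ both lie in $B$.
\end{itemize}
By $\sigma_3$, if $|\mathcal{E}_\alpha|=2$, then $\mathcal{E}_\alpha$ is parallel, $\{AC\text{--}BC,\ AD\text{--}BD\}$, with $A=B$, $\alpha(C)=C$, $\alpha(D)=D$ at every $q\in Q$; or crossed, $\{AC\text{--}BD,\ AD\text{--}BC\}$, with $A=B$ at every $q\in Q$; or a hub.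

\begin{figure}[ht]
\centering
\begin{tikzpicture}
\path (0,1.6) node (a0) {$AC$} (1.6,1.6) node (b0) {$AD$} (0,0) node (c0) {$BC$} (1.6,0) node (d0) {$BD$} (0.8,-0.7) node {straight square};
\path (4,1.6) node (a1) {$AC$} (5.6,1.6) node (b1) {$AD$} (4,0) node (c1) {$BC$} (5.6,0) node (d1) {$BD$} (4.8,-0.7) node {twisted square};
\path (8,1.6) node (a2) {$AC$} (9.6,1.6) node (b2) {$AD$} (8,0) node (c2) {$BC$} (9.6,0) node (d2) {$BD$} (8.8,-0.7) node {hook};
\draw[thick] (a0)--(c0) (b0)--(d0) (a1)--(d1) (b1)--(c1) (a2)--(c2) (b2)--(d2);
\draw[thick,dashed] (a0)--(b0) (c0)--(d0) (a1)--(b1) (c1)--(d1) (a2)--(b2) (a2)--(d2);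
\end{tikzpicture}
\caption{The three type graphs that allow alternating walks with more than four vertices. Solid edges come from $\tau_1=\tau_{A,B}$ (color $\alpha$), dashed edges from $\tau_2=\tau_{C,D}$ (color $\gamma$).}
\label{fig:types}
\end{figure}

\begin{proposition}\label{prop:three}
If $N=4$, then either all components of $\Gamma$ are paths of length at most $6$, or, up to symmetry, the type graph is one of the following (Figure~\ref{fig:types}):
\begin{itemize}
\item the \emph{straight square}: $\mathcal{E}_\gamma$ and $\mathcal{E}_\alpha$ are parallel;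
\item the \emph{twisted square}: $\mathcal{E}_\gamma$ is parallel and $\mathcal{E}_\alpha$ is crossed;
\item the \emph{hook}: $\mathcal{E}_\gamma=\{AC\text{--}AD,\ AC\text{--}BD\}$ and $\mathcal{E}_\alpha=\{AC\text{--}BC,\ AD\text{--}BD\}$.
\end{itemize}
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:single} we may assume $|\mathcal{E}_\alpha|=|\mathcal{E}_\gamma|=2$. A crossed set contains both edges between opposite types, and a hub contains one of them. So crossed/crossed and crossed/hub produce double edges. Parallel/parallel is the straight square, parallel/crossed is the twisted square up to $\sigma_3$, and hub/parallel is the hook up to symmetry, because $\sigma_1,\sigma_2$ permute the types transitively and preserve parallel sets. There remains hub/hub; let $\mathcal{E}_\gamma$ have hub $AC$. If $\mathcal{E}_\alpha$ has hub $AC$ or $BD$, it contains $AC$--$BD$, which gives a double edge. If it has hub $BC$, only $AC$ and $AD$ carry both colors; if it has hub $AD$, only $AD$ and $BD$ do. In both cases these two types are joined by a single edge. Every vertex of an alternating walk other than the first and the last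 carries both colors, so there are at most two such vertices, and the walk has at most four.
\end{proof}

The next lemma is a first instance of one length being forced: the balls at $P$ or at $Q$ leave room for an edge of $\Gamma$ with no interior end.

\begin{lemma}\label{lem:parity}
If $N=4$ and $|\mathcal{E}_\alpha|=|\mathcal{E}_\gamma|=2$, then $\Gamma$ has a path of length $2$, and $n$ is even.
\end{lemma}

\begin{proof}
Since $P\cap Q=\emptyset$, one of $P,Q$ differs from $\{2\}$, and by $\sigma_3$ we may assume $P\ne\{2\}$. We look for an integer $x\in C$ with $x,\gamma x\notin A\cup B$; then $\{x,\gamma x\}$ is a component. It suffices that $(x_p)_{p\in P}$ avoids the four products over $P$ of the balls $A$, $B$, $\gamma^{-1}A$, $\gamma^{-1}B$. All these balls lie in $C_p$. We find disjoint balls $G_p,G'_p\subset C_p$ such that each of the four products lies in $\prod G_p$ or in $\prod G'_p$.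
\begin{itemize}
\item $\mathcal{E}_\gamma$ parallel, or with hub $AC$ or $BC$: take $G=A$, $G'=B$. The balls $\gamma^{-1}A,\gamma^{-1}B$ are $A,B$; or both lie in $A$; or both lie in $B$.
\item Hub $AD$ or $BD$: take $G=\gamma^{-1}A$, $G'=\gamma^{-1}B$. Then $A,B$ both lie in $G$, or both in $G'$.
\item Crossed: we arrange $A,\gamma^{-1}B\subset G$ and $B,\gamma^{-1}A\subset G'$. Here $\gamma$ preserves exponents, $\gamma A$ meets $B$, and $\gamma B$ meets $A$. If $a\le b$, then $B\subset\gamma A$ and $\gamma B\subset A$; take $G=A$ and $G'=\gamma^{-1}A$, which are disjoint since $AA\notin\mathcal{L}_p$. If $b<a$, then $\gamma A\subset B$ and $A\subset\gamma B$; take $G=\gamma^{-1}B$ and $G'=B$, which are disjoint since $BB\notin\mathcal{L}_p$.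
\end{itemize}
If $P$ contains two primes $p_1,p_2$, choose $x_{p_1}\in G_{p_1}$, $x_{p_2}\in G'_{p_2}$, and $x_p\in C_p$ at the other $p\in P$. If $P=\{p\}$ with $p\ge3$, choose $x_p\in C_p\setminus(G_p\cup G'_p)$ by (B3). In both cases $(x_p)$ lies in neither $\prod G_p$ nor $\prod G'_p$. These are open conditions, so (B4) gives an integer $x\in C$ that satisfies them.
\end{proof}

\section{The order 5 does not occur}\label{sec:five}

If $n=5$, there is no path of length $2$, so every edge of $\Gamma$ has an interior end. This says that certain residue classes cover $\mathbb{Z}$, and covers by two or three disjoint classes are very rigid.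

\begin{proposition}\label{prop:five}
No product of two class transpositions has order $5$.
\end{proposition}

\begin{proof}
Suppose $n=5$. By Lemma~\ref{lem:double} there is no double edge, and $N\ge3$ by Lemma~\ref{lem:few}. If $N=4$, Lemma~\ref{lem:parity} and $\sigma_3$ allow us to assume $|\mathcal{E}_\alpha|\le1$. By Lemmas~\ref{lem:single} and~\ref{lem:few} all components are paths, so every component other than a fixed point is a path with exactly three interior vertices. Its \emph{interior} is an alternating walk with one edge of each color.

Number the $\alpha$-edges of $\Gamma$ by $k$ and the $\gamma$-edges by $l$: put $S_k=r_S+km_S$ for $S\in\{A,B\}$, $U_l=r_U+lm_U$ for $U\in\{C,D\}$, and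
\[
K_{SU}=\{k: S_k\in U\},\qquad L_{US}=\{l: U_l\in S\}.
\]
If the type $SU$ is nonempty, these are residue classes with moduli $m_U/\gcd(m_S,m_U)$ and $m_S/\gcd(m_S,m_U)$. Therefore
\begin{equation}\label{eq:coprime}
\text{the moduli of $K_{SU}$ and $L_{US}$ are coprime.}
\end{equation}
Every edge has an interior end, so the sets $K$ cover $\mathbb{Z}$, and the sets $L$ cover $\mathbb{Z}$. If $\mathbb{Z}$ is partitioned into residue classes, the reciprocals of the moduli sum to $1$, and no two moduli are coprime. So two classes have moduli $(2,2)$, and three classes have moduli $(3,3,3)$ or $(2,4,4)$, the solution $(2,3,6)$ being excluded.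

\emph{Case $N=3$}, labeled as in Lemma~\ref{lem:few}. The only $\alpha$-edge is $AC$--$BC$, so the interiors are $AD,AC,BC$ and $AC,BC,AD$. Every vertex of type $AC$ has an $\alpha$-neighbor of type $BC$ and conversely, so $K_{AC}=K_{BC}$. This set and $K_{AD}$ partition $\mathbb{Z}$, so $K_{AC}$ has modulus $2$. Every vertex of type $AD$ has an interior $\gamma$-neighbor, so $L_{DA}\subset L_{CA}\cup L_{CB}$. Hence $L_{CA},L_{CB}$ partition $\mathbb{Z}$, and $L_{CA}$ has modulus $2$. This contradicts \eqref{eq:coprime}.

\emph{Case $N=4$.} Every interior contains an $\alpha$-edge, so $|\mathcal{E}_\alpha|=1$, and up to $\sigma_2$ the edge is $AC$--$BC$ or $AC$--$BD$.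

(i) $\mathcal{E}_\alpha=\{AC\text{--}BC\}$. The interiors are $T,AC,BC$ and $AC,BC,T$ with $T\in\{AD,BD\}$. So $K_{AC}=K_{BC}$. This set is disjoint from $K_{AD}$ and from $K_{BD}$, and $K_{AD}\cap K_{BD}=\emptyset$ because there is no $\alpha$-edge $AD$--$BD$; the three sets partition $\mathbb{Z}$. Vertices of type $AD$ or $BD$ have interior $\gamma$-neighbors, so $L_{CA},L_{CB}$ partition $\mathbb{Z}$ and have modulus $2$. By \eqref{eq:coprime}, $K_{AC}$ has odd modulus, so all sets $K$ have modulus $3$. The moduli $3$ and $2$ of $K_{SC}$ and $L_{CS}$ give $m_A=\frac23m_C=m_B$. So $\alpha$ is the translation by $z=r_B-r_A$, and $m_C\mid z$, because $A_k,B_k\in C$ for $k\in K_{AC}$. Moreover $\gcd(m_A,m_D)=\gcd(m_B,m_D)=m_D/3$, and $r_A\equiv r_D\equiv r_B$ modulo this number since $D$ meets $A$ and $B$; so $m_D/3$ divides $z$. Finally $v_3(m_D)=v_3(m_A)+1=v_3(m_C)\le v_3(z)$. Hence $m_D\mid z$ and $K_{AD}=K_{BD}$, although these sets are nonempty and disjoint.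

(ii) $\mathcal{E}_\alpha=\{AC\text{--}BD\}$. There is no $\gamma$-edge $AC$--$BD$, so the interiors are $AD,AC,BD$ and $AC,BD,BC$. Now $K_{AC}=K_{BD}$, and this set, $K_{AD}$ and $K_{BC}$ partition $\mathbb{Z}$; the last two are disjoint because there is no $\alpha$-edge $AD$--$BC$. Also $L_{DA}\subset L_{CA}$ and $L_{CB}\subset L_{DB}$, so $L_{CA}$ and $L_{DB}$ cover $\mathbb{Z}$; they are disjoint because there is no $\gamma$-edge $AC$--$BD$, so both have modulus $2$. As before all sets $K$ have modulus $3$. Thus $m_A=2h$, $m_C=3h$, $m_B=2h'$, $m_D=3h'$ for some $h,h'$, and the moduli of $K_{AD},K_{BC}$ give $\gcd(m_A,m_D)=h'$ and $\gcd(m_B,m_C)=h$. The moduli of $L_{DA}$ and $L_{CB}$ are then $2h/h'$ and $2h'/h$, and both are even integers because of the inclusions. So $h=h'$, $L_{DA}=L_{CA}$ and $L_{CB}=L_{DB}$. Then a path through a vertex of type $AC$ has interior vertices of types $AD,AC,BD,BC$, which is one too many.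
\end{proof}

\section{The failure of $\alpha$ and $\gamma$ to commute}\label{sec:delta}

So far only the $\ell$-adic position of the classes has been used. To exclude $n=14$ and $n=56$ we need a number that sees the real position as well. The maps $\alpha\gamma$ and $\gamma\alpha$ have the same slope, so $\kappa=\alpha\gamma x-\gamma\alpha x$ is a rational constant. Its valuation at $\ell$ can be read off from where $\alpha\gamma x$ and $\gamma\alpha x$ lie, and its real size is limited by the convention $0\le r<m$. Put $\theta_X=r_X/m_X\in[0,1-\frac1{m_X}]$ for $X=A,B,C,D$, and $\Delta=\kappa/(m_Bm_D)$.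

\begin{lemma}\label{lem:delta}
We have
\begin{equation}\label{eq:delta}
\Delta=\Bigl(\frac1{m_A}-\frac1{m_B}\Bigr)(\theta_D-\theta_C)-\Bigl(\frac1{m_C}-\frac1{m_D}\Bigr)(\theta_B-\theta_A).
\end{equation}
Each of $\sigma_1,\sigma_2,\sigma_3$ replaces $\Delta$ by $-\Delta$. If at a prime $\ell$ the points $\alpha\gamma x,\gamma\alpha x$ lie in a ball of exponent $b+d$ for some $x\in\mathbb{Q}_\ell$, then $v_\ell(\Delta)\ge0$; this holds if $\ell$ divides no modulus. If $v_2(\Delta)=-i$ with $i\ge1$ and $v_\ell(\Delta)\ge0$ for all odd $\ell$, then $|\Delta|\ge2^{-i}$ in the real absolute value.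
\end{lemma}

\begin{proof}
Write $\alpha x=\beta x+u_\alpha$ and $\gamma x=\delta x+u_\gamma$, where $u_\alpha=r_B-\beta r_A=m_B(\theta_B-\theta_A)$ and $u_\gamma=m_D(\theta_D-\theta_C)$. Then $\kappa=(\beta-1)u_\gamma-(\delta-1)u_\alpha$. Dividing by $m_Bm_D$ and using $(\beta-1)/m_B=\frac1{m_A}-\frac1{m_B}$ and $(\delta-1)/m_D=\frac1{m_C}-\frac1{m_D}$ gives \eqref{eq:delta}. In \eqref{eq:delta}, $\sigma_1$ and $\sigma_2$ change the sign of one factor in each product, and $\sigma_3$ interchanges the two products. The third claim holds because $v_\ell(\Delta)=v_\ell(\kappa)-(b+d)$. In the last claim $2^i\Delta$ is an odd integer.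
\end{proof}

Since $|\theta_D-\theta_C|<1$, $|\theta_B-\theta_A|<1$ and $|\frac1x-\frac1y|<\max(\frac1x,\frac1y)$ for $x,y>0$, the number $\Delta$ is small when the moduli are large. The valuation test, on the other hand, works best when the moduli have no superfluous common factor, and such a factor can be removed.

\begin{lemma}\label{lem:normal}
If $N=4$, we may assume that $\min(a,b,c,d)=0$ at every prime, without changing the cycle lengths greater than $1$, the type graph, or the inclusions among the balls and their images under $\alpha^{\pm1},\gamma^{\pm1}$.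
\end{lemma}

\begin{proof}
At each prime one of the four balls contains the other three: the larger of $C,D$ at $P$, the larger of $A,B$ at $Q$, the top of the chain at $R$. So all four classes lie in a class $\rho(\mu)$ with $0\le\rho<\mu$ and $v_\ell(\mu)=\min(a,b,c,d)$ for all $\ell$. Integers outside $\rho(\mu)$ are fixed by $g$. Identify $\mathbb{Z}$ with $\rho(\mu)$ by $x\mapsto\rho+\mu x$. If $r(m)\subset\rho(\mu)$ with $0\le r<m$, then $m=\mu m'$ and $r=\rho+\mu r'$, where $r'>-1$ because $\rho<\mu$, and $r'<m'$ because $\mu r'\le r<m$. So $r+km$ corresponds to $r'+km'$ with $0\le r'<m'$, and $\tau_1,\tau_2$ correspond to class transpositions.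
\end{proof}

We call the classes \emph{normalized} if the condition of Lemma~\ref{lem:normal} holds.

\section{The two squares}\label{sec:squares}

\subsection{Intervals}
In a square the type graph is a closed alternating walk through all four types. Number the types $T_i$ and the moves $e_i$ from $T_i$ to $T_{i+1}$ by $i\in\mathbb{Z}$ with period $4$, and let $\lambda=e_3e_2e_1e_0$ be the loop at $T_0$. We call $i$ a \emph{position}. Fix a prime $\ell$ and let $V_i=S_\ell\cap U_\ell$ for $T_i=SU$. Given $i$ and $x\in V_i$, let $(x_j)_{j\in\mathbb{Z}}$ be the sequence in $\mathbb{Q}_\ell$ with $x_i=x$ and $x_{j+1}=e_j(x_j)$, and let $I_\ell(i,x)$ be the largest interval of integers that contains $i$ and on which $x_j\in V_j$. The positions in $I_\ell(i,x)$ are said to be \emph{reached} from $x$, and intervals of this form are said to \emph{occur at $\ell$}. Three remarks are immediate. If $I$ occurs at $\ell$, so does $I+4$. If $I$ occurs and $j\in I$, then $I=I_\ell(j,y)$ for some $y\in V_j$, namely $y=x_j$. At a prime dividing no modulus only $\mathbb{Z}$ occurs. A symmetry that preserves the square renames the positions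 by a map $i\mapsto\pm i+\mathrm{const}$; we may therefore relabel the classes at a single prime and compute the intervals in these \emph{local labels}.

\begin{lemma}\label{lem:intervals}
\begin{itemize}
\item[(a)] Let $x$ be an integer of type $T_i$ and $I=\bigcap_\ell I_\ell(i,x)$. If $I$ is finite, the component of $x$ is a path of length $|I|+2$. If $I$ is infinite, then $\lambda=\mathrm{id}$, and the component is a cycle with four vertices, on which $g$ has order $2$.
\item[(b)] For each prime $\ell$ dividing a modulus let $I_\ell$ be an interval occurring at $\ell$, and let $J=\bigcap_\ell I_\ell$. If $J$ is finite and nonempty, there is a path of length $|J|+2$. If $J\supset[0,4\nu]$, then $\lambda^\nu$ has nonempty domain.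
\end{itemize}
\end{lemma}

\begin{proof}
(a) At $T_j$ the type graph has exactly one edge of each color, so a neighbor in $\Gamma$ of a vertex of type $T_j$ is interior if and only if it has type $T_{j+1}$ or $T_{j-1}$, according to the color. By (B4), $I$ is the largest interval containing $i$ on which $x_j$ is an integer of type $T_j$. If $I$ is finite, the $x_j$ with $j\in I$ are the interior vertices of a path. If $I$ is infinite, it contains intervals $[4\nu_0,4\nu_0+4\nu]$ for all $\nu$, so $\lambda=\mathrm{id}$ by Lemma~\ref{lem:loop}(a), and $(x_j)$ has period $4$.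

(b) Let $i\in J$ and let $w\ni i$ be a finite interval. Choose $y_\ell\in V_i$ with $I_\ell(i,y_\ell)=I_\ell$. The set $I_\ell(i,y)\cap w$ depends only on which of the finitely many conditions $y_j\in V_j$ ($j\in w$) hold, so it is locally constant in $y$. By (B4) there is an integer $x$ of type $T_i$ with $I_\ell(i,x)\cap w=I_\ell\cap w$ for all these $\ell$. Take $w=[\min J-1,\max J+1]$ for the first claim, and $i=0$, $w=[0,4\nu]$ for the second.
\end{proof}

We call $|J|$ a \emph{size}; the length is the size plus $2$. The task is now to list the intervals at each prime and to intersect them.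

\subsection{The straight square}
Let $T_0,T_1,T_2,T_3=AC,AD,BD,BC$, with moves $\gamma,\alpha,\gamma^{-1},\alpha^{-1}$. All three symmetries preserve the configuration; $\sigma_1,\sigma_2,\sigma_3$ act on positions by $i\mapsto3-i$, $1-i$, $-i$.

\begin{lemma}\label{lem:sq1local}
At primes of $P\cup Q$ only the interval $\mathbb{Z}$ occurs. Let $r\in R$, and choose local labels with $a\le b$, $c\le d$, $a\le c$. Then $V_0=C$, $V_1=D$, and the balls $\alpha\gamma(C)$ and $\gamma\alpha(C)\subset\gamma(V_3)$ lie in $V_2$ and have exponent $b+d-a$. The intervals containing $0$ are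
\begin{itemize}
\item $\mathbb{Z}$ if $\alpha\gamma(C)=\gamma\alpha(C)$ ($r$ is \emph{unblocked});
\item $[-2,3]$ if $\alpha\gamma(C)\cap\gamma\alpha(C)=\emptyset$ and $\alpha\gamma(C)\subset\gamma(V_3)$ ($r$ is \emph{blocked} and \emph{long});
\item $[-2,2]$ if $\alpha\gamma(C)\cap\gamma(V_3)=\emptyset$ ($r$ is \emph{blocked} and \emph{short}).
\end{itemize}
One of these cases holds. The intervals containing no multiple of $4$ are translates of $[2,3]$ or $\{2\}$ by $4\mathbb{Z}$.
\end{lemma}

\begin{proof}
At $p\in P$ we have $V_0=V_1=A$, $V_2=V_3=B$, and $\gamma$ preserves $A$ and $B$. At $q\in Q$ we have $V_0=V_3=C$, $V_1=V_2=D$, and $\alpha$ preserves $C$ and $D$. So all moves are bijections $V_i\to V_{i+1}$.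

Let $r\in R$. For $U\in\{C,D\}$ the ball $\alpha(A\cap U)$ has exponent $b-a+\max(a,e(U))\ge e(U)$ and meets $U$, because $\mathcal{E}_\alpha$ is parallel; so $\alpha(A\cap U)\subset B\cap U$. In the same way $c\le d$ gives $\gamma(S\cap C)\subset S\cap D$ for $S\in\{A,B\}$. So the steps $0\to1$, $1\to2$, $0\to-1$ and $-1\to-2$ are always possible. Since $a\le c\le d$, we have $V_0=C$ and $V_1=D=\gamma(V_0)$, so the step $1\to0$ is always possible too. This proves the last assertion and the inclusions, and the exponent is $c+(b-a)+(d-c)$. The ball $\gamma(V_3)$ contains $\gamma\alpha(C)$, so its exponent is at most $b+d-a$, and by (B1) one of the three cases holds.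

Let $x\in V_0$. Then $x_2=\alpha\gamma x$ and $x_{-2}=\gamma\alpha x$. Position $3$ is reached if and only if $x_2\in\gamma(V_3)$, and position $4$ if and only if $x_2\in\gamma\alpha(C)$ (note that $\alpha(C)\subset V_3$). Position $-3$ is reached if and only if $x_{-2}\in\alpha(V_1)=\alpha\gamma(C)$, and then $-4$ is reached as well. In the unblocked case $4$ and $-4$ are reached from every $x\in V_0$, and we can repeat. In the blocked cases $4$ and $-3$ are not reached, and $3$ is reached exactly in the long case.
\end{proof}

Let $\mathcal{B}$ be the finite set of blocked primes. One case needs the real size of $\Delta$.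

\begin{lemma}\label{lem:not14}
If $\mathcal{B}=\{r\}$ and $r$ is short, then $n\neq14$.
\end{lemma}

\begin{proof}
Suppose $n=14$; then no path has length $3$. Relabel globally so that $a\le b$, $c\le d$, $a\le c$ at $r$, and normalize. The interval $\{2\}$ does not occur at $r$, for otherwise we could intersect it with $\mathbb{Z}$ at the other primes and obtain size $1$. A point $y\in V_2$ has interval $\{2\}$ if and only if $y\notin\gamma(V_3)$ and $y\notin\alpha\gamma(C)$. So $V_2$ is the union of these two disjoint balls, and by (B3) $r=2$ and they are the halves of $V_2$: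
\[
e(\gamma V_3)=b+d-a=\max(b,d)+1 .
\]
Then $\gamma\alpha(C)\subset\gamma(V_3)$ is an equality, so $\alpha(C)=B\cap C$, that is, $c+b-a=\max(b,c)$. Thus $c=a$ or $b=a$. If $b=a$, the displayed equation reads $d=\max(b,d)+1$, which is absurd. So $c=a=0$ by normalization, and $b+d=\max(b,d)+1$; in particular $b,d\ge1$. For $x\in C$ the points $\alpha\gamma x,\gamma\alpha x$ lie in different halves of $V_2$, so $v_2(\kappa)=\max(b,d)=b+d-1$ and $v_2(\Delta)=-1$.

At the odd primes we apply Lemma~\ref{lem:delta}. At $p\in P$ we have $C=D$, hence $c=d=0$, and for $x\in A$ both points lie in $B$. At $q\in Q$ we have $a=b=0$, and for $x\in C$ both points lie in $D$. At an unblocked prime use local labels, which change only the sign of $\Delta$; there $a=0$, and for $x\in C$ both points lie in $\alpha\gamma(C)$, of exponent $b+d$. So $|\Delta|\ge\frac12$.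

On the other hand, $m_A,m_C$ are odd and $m_B,m_D$ are even. The sets $P,Q$ consist of odd primes, a prime $p\in P$ divides $m_A$ and $m_B$, a prime $q\in Q$ divides $m_C$ and $m_D$, and $p\ne q$. So $m_A,m_C\ge3$ and $m_B,m_D\ge6$. If $m_A,m_C\ge5$, then $|\Delta|<\frac15+\frac15$. Otherwise let $m_A=3$, which we may assume by $\sigma_3$. Then $q\ge5$ and $m_D\ge10$. If $m_C\ge7$, then $|\Delta|<\frac13+\frac17<\frac12$. If $m_C=5$, the coefficients $\omega_1=\frac13-\frac1{m_B}$ and $\omega_2=\frac15-\frac1{m_D}$ in \eqref{eq:delta} satisfy $0<\omega_1<\frac13$ and $0<\omega_2<\frac15$, and $\theta_A\le\frac23$, $\theta_C\le\frac45$. Hence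
\[
\Delta\le\omega_1\theta_D+\omega_2\theta_A<\tfrac13+\tfrac2{15}=\tfrac7{15},\qquad
-\Delta\le\omega_1\theta_C+\omega_2\theta_B<\tfrac4{15}+\tfrac15=\tfrac7{15}.
\]
In all cases $|\Delta|<\frac12$, a contradiction.
\end{proof}

\begin{remark}
Without the convention $0\le r<m$ the lemma fails. Let $\tau_1=\tau_{1(3),6(18)}$, and let $\tau_2$ interchange $5l$ and $36+20l$; this pairs $C=0(5)$ with $D=16(20)$, shifted by one step. Then $\alpha x=6x$, $\gamma x=4x+36$, $\kappa=180$ and $\kappa/(m_Bm_D)=\frac12$. The interior integers are $AC(j)=10+15j$, $AD(j)=16+60j$, $BC(j)=60+90j$, $BD(j)=96+180j$, and $\gamma AC(j)=AD(j+1)$, $\alpha AC(j)=BC(j)$, $\alpha AD(j)=BD(2j)$, $\gamma BC(j)=BD(2j+1)$. The numbers $\gamma^{-1}BD(2j)=15+90j$ are odd multiples of $3$, and $\alpha^{-1}BD(2j+1)=46+60j\equiv6\pmod{20}$, so neither is interior. Every interior vertex lies in a string $BD(2j+2),AD(j+1),AC(j),BC(j),BD(2j+1)$, on a path of length $7$, and $\{1,6\}$ is a path of length $2$. The product has order $14$.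
\end{remark}

\begin{proposition}\label{prop:sq1}
In the straight square all cycles of $g$ have length at most $8$, and if $7\mid n$, then $n\in\{28,42,84,168,420,840\}$.
\end{proposition}

\begin{proof}
If $\mathcal{B}=\emptyset$, all local intervals are $\mathbb{Z}$ or have at most two elements, so $n\mid12$ by Lemma~\ref{lem:intervals}(a). If $\mathcal{B}\ne\emptyset$, all sizes are at most $6$ and all lengths at most $8$. Suppose $7\mid n$, so that size $5$ occurs. It arises as $J=[x,x+4]=\bigcap_{r\in\mathcal{B}}I_r$, where $I_r$ is an interval of size $5$ or $6$ occurring at $r$, with $\mathbb{Z}$ at the other primes. At $r\in\mathcal{B}$ the intervals with more than two elements are exactly the translates of $I_r$ by $4\mathbb{Z}$. By Lemma~\ref{lem:parity}, $n$ is even. Below we take the interval $\mathbb{Z}$ at all primes outside $\mathcal{B}$ when applying Lemma~\ref{lem:intervals}(b).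

\emph{Case $\mathcal{B}=\{r\}$.} Then $I_r=J$, so $r$ is short and all sizes are $5$ or at most $2$. Hence $14\mid n\mid84$, and $n\in\{28,42,84\}$ by Lemma~\ref{lem:not14}.

\emph{Case $|\mathcal{B}|\ge2$ and $I_{r_1}=J$ for some $r_1$.} Let $r_2\in\mathcal{B}\setminus\{r_1\}$. Then $I_{r_2}$ is $[x,x+4]$, $[x,x+5]$ or $[x-1,x+4]$; translated by $4$, $4$, $-4$ respectively, it meets $J$ in one point. With $I_r\supset J$ at the other primes of $\mathcal{B}$ we get size $1$, so $3\mid n$. To bound the sizes, consider any choice of occurring intervals. At $r_1$ the interval has at most two elements, or it is $J$ after a common translation. For $r\neq r_1$ we have $I_r\subset[x-1,x+5]$, so the translates of $I_r$ other than $I_r$ meet $J$ in at most two points. So all sizes are $5$ or at most $2$, and $42\mid n\mid 84$.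

\emph{Case $|\mathcal{B}|\ge2$ and $|I_r|=6$ for all $r$.} Then $I_{r_1}=[x,x+5]$ and $I_{r_2}=[x-1,x+4]$ for some $r_1,r_2$. The intervals $I_{r_1}+4$ and $I_{r_2}$ meet in $\{x+4\}$, which lies in all other $I_r$; so $3\mid n$. The set $\mathcal{B}$ contains an odd prime $r$, which is long. In local labels, the disjoint balls $\alpha(C)$ and $\gamma^{-1}\alpha\gamma(C)$ lie in $V_3$ and do not cover it, by (B3). A point $y\in V_3$ outside both reaches position $2$, but not $4$, which needs $y\in\alpha(C)$, and not $1$, which needs $\gamma y\in\alpha\gamma(C)$. So an interval with two elements occurs at $r$. Any two consecutive positions lie in a translate by $4\mathbb{Z}$ of any interval with at least five elements, so size $2$ occurs and $4\mid n$. Thus $84\mid n\mid840$.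
\end{proof}

\subsection{The twisted square}
Let $T_0,T_1,T_2,T_3=AC,AD,BC,BD$, with moves $\gamma,\alpha,\gamma,\alpha^{-1}$, as in Section~\ref{sec:example}. The symmetries $\sigma_1,\sigma_2$ preserve the configuration and act by $i\mapsto i+2$ and $i\mapsto1-i$. The difference from the straight square is that $\lambda$ has slope $\delta^2$, so intervals may be infinite in one direction only. Call the move $e_i$ \emph{total} at a prime if $e_i(V_i)\subset V_{i+1}$.

\begin{lemma}\label{lem:sq2local}
At $p\in P$ all moves are total, and at $q\in Q$ all moves are total in local labels with $c\le d$. Let $r\in R$, and choose local labels with $a\le b$, $c\le d$. Then $e_0,e_1,e_2$ are total, and either $e_3$ is total, or $a<c$, $V_0=C$, $V_1=D$, $\alpha(C)\subsetneq V_3$ and one of the following holds: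
\begin{itemize}
\item $\gamma\alpha\gamma(C)\subset\alpha(C)$, and the intervals containing $0$ contain $[0,\infty)$;
\item $\gamma\alpha\gamma(C)\cap\alpha(C)=\emptyset$ and $\alpha(C)\subset\gamma(V_2)$, and the intervals containing $0$ are $[-2,3]$ ($r$ is \emph{blocked} and \emph{long});
\item $\alpha(C)\cap\gamma(V_2)=\emptyset$, and the intervals containing $0$ are $[-1,3]$ ($r$ is \emph{blocked} and \emph{short}).
\end{itemize}
In these three cases the intervals containing no multiple of $4$ are translates of $[2,3]$ or $\{3\}$ by $4\mathbb{Z}$. At a prime that is not blocked, every finite interval of positions is contained in an occurring interval.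
\end{lemma}

\begin{proof}
At $p\in P$ we have $V_0=V_1=A$, $V_2=V_3=B$, and $\gamma$ preserves $A$ and $B$. At $q\in Q$ we have $a=b$, $V_0=V_2=C$ and $V_1=V_3=D$. The balls $\alpha(D)$ and $\alpha^{-1}(D)$ have exponent $d\ge c$ and meet $C$, because of the edges $AD$--$BC$ and $AC$--$BD$; so they lie in $C$.

Let $r\in R$. For $S\in\{A,B\}$ the ball $\gamma(S\cap C)$ meets $S$ and has exponent $d-c+\max(e(S),c)\ge e(S)$, so $e_0,e_2$ are total. The ball $\alpha(A\cap D)$ meets $C$ and has exponent $b-a+\max(a,d)\ge d\ge c$, so $e_1$ is total. The ball $\alpha(V_0)$ meets $V_3$. If it contains $V_3$, then $e_3$ is total. Otherwise $\alpha(V_0)\subsetneq V_3\subset B$, so $V_0\neq A$, hence $a<c\le d$, $V_0=C$ and $V_1=D=\gamma(V_0)$. An interval containing $1$ therefore contains $0$, and an interval containing $2$ contains $3$; this gives the intervals without multiples of $4$.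

Let $x\in V_0$. Positions $1,2,3$ are reached, and $4$ is reached if and only if $\gamma\alpha\gamma x\in\alpha(C)$. The exponent of $\gamma\alpha\gamma(C)$ exceeds that of $\alpha(C)$ by $2(d-c)\ge0$, so $\gamma\alpha\gamma(C)$ is contained in $\alpha(C)$ or disjoint from it. In the first case $4$ is reached from every $x\in V_0$, and we can repeat. In the second case $4$ is never reached. Backwards, $x_{-1}=\alpha x\in V_3$. Position $-2$ is reached if and only if $\alpha x\in\gamma(V_2)$, and $-3$ needs $\alpha x\in\gamma\alpha(V_1)=\gamma\alpha\gamma(C)$, which fails. The ball $\gamma(V_2)$ contains $\gamma\alpha\gamma(C)$, so it is not contained in $\alpha(C)$; hence it contains $\alpha(C)$ or is disjoint from it.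

At a prime that is not blocked, an interval containing $[0,\infty)$ occurs in local labels. Its translates by $4\mathbb{Z}$ contain every finite interval, and this property does not depend on the labels.
\end{proof}

\begin{proposition}\label{prop:sq2}
In the twisted square all cycles of $g$ have length at most $8$, and if $7\mid n$, then $n\in\{28,84,140,168,420,840\}$.
\end{proposition}

\begin{proof}
Let $\mathcal{B}$ be the set of blocked primes. Suppose first that $\mathcal{B}=\emptyset$. By the last assertion of Lemma~\ref{lem:sq2local} and by Lemma~\ref{lem:intervals}(b), $\lambda^\nu$ has nonempty domain for all $\nu$, so $\lambda=\mathrm{id}$ by Lemma~\ref{lem:loop}(a). Then all sequences $(x_j)$ have period $4$, and an occurring interval that is infinite equals $\mathbb{Z}$. By Lemma~\ref{lem:sq2local} every occurring interval is infinite or has at most two elements. So $n\mid12$.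

Let $\mathcal{B}\ne\emptyset$. All sizes are at most $6$, and all lengths at most $8$. Suppose that size $5$ occurs.

\emph{Case 1: some $r\in\mathcal{B}$ is short.} We claim that $\alpha(V_1)\ne V_2$ in local labels at $r$. Equality means $d+b-a=\max(b,c)$. As $d\ge c>a$, the left side exceeds $b$, so $d+b-a=c$, which forces $c=d$ and $a=b$. Then $\alpha(C)$ and $V_3=B\cap D$ both have exponent $c$, contrary to $\alpha(C)\subsetneq V_3$. A point $y\in V_2\setminus\alpha(V_1)$ does not reach position $1$; it reaches $3$, but not $4$, since $\gamma y\in\gamma(V_2)$ is outside $\alpha(C)$. So $[2,3]$ occurs at $r$. At the other blocked primes any two consecutive positions lie in a translate of the interval with five or six elements, and at the primes that are not blocked they lie in an occurring interval too. So size $2$ occurs and $4\mid n$. Intervals at $r$ have at most five elements, so all lengths are at most $7$. Hence $28\mid n\mid420$.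

\emph{Case 2: all $r\in\mathcal{B}$ are long.} The map $i\mapsto1-i$ preserves $[-2,3]$, so in global labels all intervals with six elements at blocked primes are translates of $[-2,3]$ by even integers, and two different ones meet in at most four points. Size $5$ therefore requires the same interval $[x,x+5]$ at all $r\in\mathcal{B}$, cut down at a prime $\ell\notin\mathcal{B}$ by an occurring interval $I_\ell$ that contains $[x+1,x+5]$ and has left end $x+1$, or contains $[x,x+4]$ and has right end $x+4$. Then $I_\ell+4$ meets $[x,x+5]$ exactly in $x+5$, or $I_\ell-4$ meets it exactly in $x$. Choosing intervals through this point at the other primes outside $\mathcal{B}$, we get size $1$. Choosing intervals that contain $[x,x+5]$ at all primes outside $\mathcal{B}$, we get size $6$. So $3\cdot7\cdot8=168$ divides $n$, and $n\in\{168,840\}$.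
\end{proof}

\section{The hook}\label{sec:hook}

Now $\mathcal{E}_\gamma=\{AC\text{--}AD,\ AC\text{--}BD\}$ and $\mathcal{E}_\alpha=\{AC\text{--}BC,\ AD\text{--}BD\}$. The longest alternating walk is $BC,AC,AD,BD,AC,BC$, so the bound on the lengths is immediate. But the type $AC$ has two $\gamma$-edges, positions cannot be numbered along a line, and we work directly with subsets of a product of local rings. By Section~\ref{sec:four},
\begin{itemize}
\item at $p\in P$: $C,D\supset A\cup B$, $d<c$, and $\gamma^{-1}(A),\gamma^{-1}(B)\subsetneq A$;
\item at $q\in Q$: $A=B\supset C\cup D$, $\alpha(C)=C$, $\alpha(D)=D$.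
\end{itemize}

\subsection{The four kinds of paths}
In this section $R$ denotes only the finitely many primes of $R$ that divide a modulus. For an integer $x$ let $x_P$ and $x_R$ be its images in $\prod_{p\in P}\mathbb{Q}_p$ and $\prod_{r\in R}\mathbb{Q}_r$; we call $x_R$ the \emph{$R$-part}. The maps $\alpha,\gamma$ act coordinatewise. A \emph{box} is a product of balls over $R$. In statements about $R$-parts, $A,B,C,D$ denote the boxes $\prod_{r\in R}A_r$, and so on; the products over $P$ are written $A_P,B_P$. All conditions below are finite combinations of conditions ``a given image of $x$ lies in a given ball''. They are locally constant, so by (B4) they hold for some integer as soon as they hold for some point of the product, and the parts at $P$, $Q$, $R$ can be chosen independently.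

The edge lists tell the type of an interior neighbor, and the facts at $P$ and $Q$ show that most conditions there hold automatically.
\begin{itemize}
\item The $\gamma$-neighbor of a $BC$-vertex is not interior.
\item The $\gamma$-neighbor of an $AD$- or $BD$-vertex $v$ is interior if and only if it has type $AC$. At $P$ it lies in $\gamma^{-1}(A\cup B)\subset A$ and at $Q$ in $C\subset A$, so the condition is $(\gamma^{-1}v)_R\in A$.
\item The $\alpha$-neighbor of an $AC$- or $BC$-vertex is interior if and only if it lies in $C$. At $P$ it lies in $A\cup B\subset C$, and at $Q$ the ball $C$ is preserved, so the condition is that its $R$-part is in $C$. The same holds for $AD$- and $BD$-vertices with $D$ in place of $C$.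
\item The $\gamma$-neighbor of an $AC$-vertex $u$ lies in $D\subset A=B$ at $Q$. It is interior if and only if $(\gamma u)_P\in A_P$ and $(\gamma u)_R\in A$, or $(\gamma u)_P\in B_P$ and $(\gamma u)_R\in B$.
\end{itemize}
There are no cycles in $\Gamma$: the type $BC$ has no $\gamma$-edge and cannot occur on a cycle, so $AC$, whose only $\alpha$-edge goes to $BC$, cannot occur either, and every $\gamma$-edge ends at $AC$. Define the boxes
\[
Y=A\cap D,\qquad W=A\cap C\cap\alpha^{-1}(C),\qquad G=\gamma(A\cap C),\qquad H=\gamma(W)\subset G\subset D ;
\]
$W$ is nonempty because of the edge $AC$--$BC$. For an $AD$- or $BD$-vertex with $R$-part $\eta$, the path continues on the $\gamma$-side to an $AC$-vertex if and only if $\eta\in G$, and further to a $BC$-vertex if and only if $\eta\in H$. We sort the paths with interior vertices by the first of the types $AD,BD,AC,BC$ that they contain.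
\begin{itemize}
\item[(H1)] Through an $AD$-vertex with $R$-part $\rho\in Y$: the length is $1+h+k$, where $h$ and $k$ count the vertices on the $\gamma$-side and on the $\alpha$-side,
\[
h=\begin{cases}1&\rho\notin G\\2&\rho\in G\setminus H\\3&\rho\in H\end{cases}
\qquad
k=\begin{cases}1&\alpha\rho\notin D\\2&\alpha\rho\in D\setminus G\\3&\alpha\rho\in G\setminus H\\4&\alpha\rho\in H.\end{cases}
\]
\item[(H2)] Through a $BD$-vertex with $R$-part $\eta\in B\cap D$, $\alpha^{-1}\eta\notin D$: the length is $3,4,5$ for $\eta\notin G$, $\eta\in G\setminus H$, $\eta\in H$.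
\item[(H3)] Through an $AC$-vertex $u$ whose $\gamma$-neighbor is not interior: the length is $4$ if $u_R\in W$ and $3$ otherwise.
\item[(H4)] Through a $BC$-vertex with $R$-part $\eta\in B\cap C$, $\alpha^{-1}\eta\notin C$: the length is $3$.
\end{itemize}
All lengths are at most $8$, and length $7$ means $(h,k)=(2,4)$ or $(3,3)$ in (H1). At $r\in R$ the exponents are
\begin{equation}\label{eq:exp}
\begin{gathered}
e(W)=\max(a,c,a+c-b),\qquad e(G)=d+\max(0,a-c),\\ e(H)=d+\max(0,a-c,a-b),
\end{gathered}
\end{equation}
so $H_r\ne G_r$ if and only if $b<a$ and $b<c$.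

Only (H3) depends on the primes of $P$. Paths of this kind are hard to avoid, and avoiding them determines $P$.

\begin{lemma}\label{lem:tight}
Let $M\subset A\cap C$ be a nonempty open set of $R$-parts such that every $AC$-vertex $u$ with $u_R\in M$ has an interior $\gamma$-neighbor. Then $\gamma(M)\subset A\cap B$, $P=\{2\}$, and $a=b$, $d=c-1$ at the prime $2$. In particular all primes of $Q$ and $R$ are odd.
\end{lemma}

\begin{proof}
The $P$-part of an $AC$-vertex ranges over $A_P$, so the last condition in the list above holds for all $(u_P,u_R)\in A_P\times M$. Hence $A_P$ is the union of its disjoint subsets $\gamma^{-1}(A_P)$ and $\gamma^{-1}(B_P)$. Taking $u_P$ in the first gives $\gamma(M)\subset A$, and taking it in the second gives $\gamma(M)\subset B$. If $|P|\ge2$, a point with one coordinate in $\gamma^{-1}(A_p)$ and the others in $\gamma^{-1}(B_p)$ lies in $A_P$ but in neither subset. So $P=\{p\}$, and by (B3) $p=2$ and $a+(c-d)=b+(c-d)=a+1$.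
\end{proof}

When all primes of $R$ are odd, a proper sub-box has relative measure at most $\frac13$, so
\begin{equation}\label{eq:boxes}
\text{a box is not the union of two proper sub-boxes.}
\end{equation}
In particular, if $Z'$ is a proper sub-box of $Z$, a box that contains $Z\setminus Z'$ contains $Z$.

\subsection{Length 7 forces $4\mid n$}

\begin{lemma}\label{lem:hook4}
In the hook, $7\mid n$ implies $4\mid n$.
\end{lemma}

\begin{proof}
Suppose $4\nmid n$, so that lengths $4$ and $8$ do not occur. By (H3), Lemma~\ref{lem:tight} applies to $M=W$: the primes of $R$ are odd and $H\subset A\cap B$, hence $H\subset Y$. If $H\cap\alpha(H)\ne\emptyset$, some $\rho\in H$ has $\alpha\rho\in H$, so $(h,k)=(3,4)$ and the length is $8$. So $H\cap\alpha(H)=\emptyset$ at some prime $r_0\in R$. We work at $r_0$ and distinguish cases by the smallest of $a,b,c$.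
\begin{itemize}
\item[(i)] $a\le b$ and $a\le c$. By \eqref{eq:exp}, $e(H)=d$, so $H=D\subset A$. The edge $AD$--$BD$ gives $\alpha(D)\cap D\ne\emptyset$, contrary to the choice of $r_0$. This case does not occur.
\item[(ii)] $c<a$ and $c\le b$. Then $G=H$ by \eqref{eq:exp}.
\item[(iii)] $b<a$ and $b\le c$. Then $e(H)=d+a-b\ge a$ because $H\subset A$, so $d\ge b$ and $D\subset B$. The ball $\alpha(H)$ has exponent $d$. If it met $D$, it would equal $D\supset H$. So $\alpha(H)\cap D=\emptyset$.
\end{itemize}
Let $\rho\in Y$ give length $7$. Then $\rho\in G$ and $\alpha\rho\in G$. In case (ii) we get $\rho,\alpha\rho\in H$ at $r_0$, a contradiction. So case (iii) holds. If $(h,k)=(3,3)$, then $\alpha\rho\in\alpha(H)\cap D$, which is empty at $r_0$. So $(h,k)=(2,4)$, and we modify $\rho$ at $r_0$ to get a path of length $4$. At $r_0$ the ball $\alpha^{-1}(D)$ has the same exponent $d+a-b$ as $H$ and is disjoint from $H$. The ball $\Lambda=Y\cap G$ contains $H$ and the point $\rho\in\alpha^{-1}(H)\subset\alpha^{-1}(D)$, so $\Lambda\supsetneq H$. Then $\Lambda$ consists of at least $r_0\ge3$ balls of exponent $d+a-b$ and contains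 a point $\rho_0\notin H\cup\alpha^{-1}(D)$. Replace the $r_0$-coordinate of $\rho$ by $\rho_0$. The new point lies in $Y$ and in $G\setminus H$, and $\alpha$ maps it outside $D$. So $(h,k)=(2,1)$ and length $4$ occurs, a contradiction.
\end{proof}

\subsection{Length 7 without lengths 3 and 6}
If $3\mid n$, Lemma~\ref{lem:hook4} gives $84\mid n$, and all such divisors of $840$ are in $\mathcal{O}$. If $3\nmid n$, we must exclude $56$. The absence of lengths $3$ and $6$ determines the local picture at each prime almost completely, and this allows us to compute all valuations of $\Delta$. Call $r\in R$ a \emph{star} if $H_r\ne G_r$, that is, if $b<a$ and $b<c$.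

\begin{lemma}\label{lem:hookstructure}
In the hook let $7\mid n$ and $3\nmid n$. Then $P=\{2\}$, with $a=b$ and $d=c-1$ at $2$; stars exist; $8\mid n$; and either $5\mid n$, or every $r\in R$ is of one of the following kinds:
\begin{itemize}
\item a star, with $b<a\le c,d$ and $\alpha^{-1}(C)\subset C$, $\gamma\alpha^{-1}(C)=\alpha^{-1}(D)$;
\item \emph{kind I}: $a=b\le c,d$ and $\alpha(C)=C$, $\alpha(D)=D$;
\item \emph{kind II}: $c=d<a=b$ and $A=B$, $\gamma(A)=A$.
\end{itemize}
\end{lemma}

\begin{proof}
Lengths $3$ and $6$ do not occur.

\emph{Step 1: $P=\{2\}$ and $G\subset A\cap B\cap D$.} Length $7$ gives a point of $G\setminus H$, namely $\rho$ for $(h,k)=(2,4)$ and $\alpha\rho$ for $(3,3)$. So stars exist, and $M=(A\cap C)\setminus W=\gamma^{-1}(G\setminus H)$ is nonempty and open. A path of kind (H3) with $u_R\in M$ would have length $3$, so Lemma~\ref{lem:tight} applies. It gives the claims on $P$, makes \eqref{eq:boxes} available, and shows $G\setminus H\subset A\cap B\cap D$. Hence $G\subset A\cap B\cap D$, and in particular $H\subset G\subset Y$.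

\emph{Step 2: the box $Z=G\cap\alpha^{-1}(G)$ lies in $H$.} This box consists of the $\rho$ with $h\ge2$ and $k\ge3$, and it is nonempty. Since $(h,k)=(2,3)$ gives length $6$, $Z$ is the union of $Z\cap H$ and $Z\cap\alpha^{-1}(H)$. By \eqref{eq:boxes}, $Z\subset H$ or $\alpha(Z)\subset H$. At a star the ball $\alpha^{-1}(G)$ has larger exponent than $G$ and meets it, so
\begin{equation}\label{eq:star}
Z=\alpha^{-1}(G)\ \text{ and }\ \alpha(Z)=G\not\subset H\quad\text{at a star.}
\end{equation}
So $Z\subset H$. We shall use the following consequence.
\begin{itemize}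
\item[$(\ast)$] There is no prime $r\in R$ with a point $\rho_r\in H_r$ such that $\alpha\rho_r\in D_r\setminus G_r$.
\end{itemize}
Indeed, completing $\rho_r$ by coordinates in $Z$ at the other primes would give $\rho\in H$ with $\alpha\rho\in D\setminus G$, so $(h,k)=(3,2)$ and length $6$.

\emph{Step 3: $G=Y$.} Otherwise every $\rho\in Y\setminus G$ has $h=1$, so $k\ne1$ and $\rho\in\alpha^{-1}(B\cap D)$. By \eqref{eq:boxes}, $\alpha(Y)\subset D$. At a star this reads $\max(a,d)+b-a\ge d$, and with $b<a$ it forces $a>d$ and $b\ge d$. But $G\subset A$ reads $d+\max(0,a-c)\ge a$, and with $d<a$ it forces $d\ge c>b$, a contradiction. So at every $r\in R$ we have $d+\max(0,a-c)=\max(a,d)$, and therefore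
\begin{equation}\label{eq:GY}
\text{either $a\le c$, $a\le d$, $G=D$;\quad or\quad $c=d<a$, $C=D$, $G=A$.}
\end{equation}
(If $a>c$, the left side exceeds $d$, so it equals $a$ and $d=c$.)

\emph{Step 4: stars.} Suppose that the second case of \eqref{eq:GY} holds at a star. Then $b<c<a$, so $e(H)=d+a-b$ and $\alpha(H)$ has exponent $d$. It contains $\alpha(Z)=G=A\subset D$ by \eqref{eq:star}, so $\alpha(H)=D\supsetneq G$, contrary to $(\ast)$. So $b<a\le c,d$ and $G=D$. Now $Z=\alpha^{-1}(D)$ and $H$ have the same exponent $d+a-b$, so $Z=H$. Also $e(W)=a+c-b=e(\alpha^{-1}C)$, so $\alpha^{-1}(C)=W\subset C$. Thus $\gamma\alpha^{-1}(C)=H=\alpha^{-1}(D)$.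

\emph{Step 5: length $8$ occurs.} Choose $\rho\in Z\subset H$ with $\alpha\rho\in H$: at a star take a coordinate in $\alpha^{-1}(H)\subset\alpha^{-1}(D)=Z$, and at the other primes any coordinate in $Z$, since $\alpha(Z)\subset G=H$ there. Then $(h,k)=(3,4)$.

\emph{Step 6: non-stars.} Here $H=G=Y\subset B$. Since (H4) does not occur, $\alpha^{-1}(B\cap C)\subset C$ at every prime of $R$.

Let the first case of \eqref{eq:GY} hold, so $H=D\subset A\cap B$. If $b<c$, then $b\ge a$ because $r$ is not a star, and $\alpha^{-1}(C)\subset C$ gives $c+a-b\ge c$; so $a=b$. Then $\alpha$ preserves exponents, $\alpha(C)=C$, and $\alpha(D)=D$ since $\alpha(D)$ meets $D$ by the edge $AD$--$BD$. This is kind I. If $b\ge c$, then $\alpha^{-1}(B\cap C)=A\subset C$, so $a=c\le b$. For $a=b$ we get $A=B=C$, so $\alpha(C)=C$, and $\alpha(D)=D$ as before; this is kind I again. For $a<b$ the ball $\alpha(D)$ has exponent $d+b-a>d$, so we can choose $\eta$ in the box $H\subset B\cap D$ whose coordinate at this prime lies in $D\setminus\alpha(D)$. Then $\alpha^{-1}\eta\notin D$, and (H2) gives length $5$.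

Let the second case of \eqref{eq:GY} hold. Then $\gamma(A)=\gamma(A\cap C)=G=A\subset B$, so $b\le a$. As $r$ is not a star and $c<a$, we have $b\ge c=d$, so $B\subset D$. If $b<a$, then $\alpha(H)=\alpha(A)=B\supsetneq A=G$, contrary to $(\ast)$. So $a=b$ and $A=B$. This is kind II.
\end{proof}

\begin{lemma}\label{lem:not56}
In the hook, $n\ne56$.
\end{lemma}

\begin{proof}
Suppose $n=56$, apply Lemma~\ref{lem:hookstructure}, and normalize. At $2$ put $e=a=b$. The balls $C,D$ properly contain $A$, and $d=c-1$, so $d=0$, $c=1$, $e\ge2$. At $Q$ and at primes of kind I, $a=b=0$. At primes of kind II, $c=d=0$ and $a=b$. At stars, $b=0<a\le c,d$.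

\emph{Valuations of $\Delta$.} We use Lemma~\ref{lem:delta}. At $Q$ and kind I ($b=0$), for $x\in C$ both $\alpha\gamma x$ and $\gamma\alpha x$ lie in $D$. At kind II ($d=0$), for $x\in A$ both lie in $A=B$. At a star ($b=0$), for $x\in\alpha^{-1}(C)$ we have $\gamma x\in\alpha^{-1}(D)$, so $\alpha\gamma x\in D$, and $\gamma\alpha x\in\gamma(C)=D$. So $v_\ell(\Delta)\ge0$ for odd $\ell$. At $2$, the ball $\gamma(A)$ has exponent $e-1$ and contains $A$ and $B$, which are therefore its halves. Let $x\in\gamma^{-1}(A)\subset A$. Then $\alpha x\in B$, and $\alpha\gamma x\in B$ gives $\gamma^{-1}\alpha\gamma x\in A$. So $v_2(\alpha x-\gamma^{-1}\alpha\gamma x)=e-1$. Applying $\gamma$, whose slope has valuation $-1$, we get $v_2(\kappa)=e-2$ and $v_2(\Delta)=e-2-(e+0)=-2$. Hence $|\Delta|\ge\frac14$.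

\emph{Real size of $\Delta$.} Let $t=\prod r^{a}$, the product over the stars; $t$ is odd and $t\ge3$. Then $m_A=tm_B$ and $4\mid m_B$. For $q\in Q$, which is odd and not a star, both $m_D$ and $m_C/2$ are multiples of $qt$. So $m_D\ge3t$ and $m_C\ge6t$. The first coefficient in \eqref{eq:delta} is $-\frac1{m_B}(1-\frac1t)$.

If $m_B\ge8$, then $|\Delta|<\frac18+\frac1{3t}\le\frac18+\frac19<\frac14$. Let $m_B=4$. If $m_D\ge4t$, then $|\Delta|<(\frac14-\frac1{4t})+\frac1{4t}=\frac14$. Otherwise $m_D=3t$. Put $\omega=\frac1{m_D}-\frac1{m_C}$, so that $0<\omega<\frac1{3t}$ and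
\[
-\Delta=\omega(\theta_A-\theta_B)+\tfrac14\bigl(1-\tfrac1t\bigr)(\theta_D-\theta_C).
\]
With $\theta_A\le1-\frac1{4t}$ and $\theta_D\le1-\frac1{3t}$ we get
\[
-\Delta<\tfrac1{3t}\bigl(1-\tfrac1{4t}\bigr)+\tfrac14\bigl(1-\tfrac1t\bigr)\bigl(1-\tfrac1{3t}\bigr)
=\tfrac1{3t}-\tfrac1{12t^2}+\tfrac14-\tfrac1{3t}+\tfrac1{12t^2}=\tfrac14,
\]
and with $\theta_B\le\frac34$ and $\theta_C<1$ we get $\Delta<\frac34\cdot\frac1{3t}+\frac14-\frac1{4t}=\frac14$. In all cases $|\Delta|<\frac14$, a contradiction.
\end{proof}

This estimate and the one in Lemma~\ref{lem:not14} are the places where the bounds $0\le r<m$ enter the proof.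

\begin{proposition}\label{prop:hook}
In the hook all cycles of $g$ have length at most $8$, and if $7\mid n$, then $n\in\{84,168,280,420,840\}$.
\end{proposition}

\begin{proof}
The bound follows from (H1)--(H4). Let $7\mid n$. If $3\mid n$, then $84\mid n\mid840$ by Lemma~\ref{lem:hook4}. If $3\nmid n$, then $56\mid n\mid 280$ by Lemma~\ref{lem:hookstructure}, and $n=280$ by Lemma~\ref{lem:not56}.
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:final}

\subsection{The upper bound}
Let $g$ have finite order $n$. If there is a double edge, all cycles have length at most $4$ by Lemma~\ref{lem:double}. Otherwise, by Lemma~\ref{lem:few} and Proposition~\ref{prop:three}, all cycles have length at most $6$, or we are in one of the three configurations, where they have length at most $8$ by Propositions~\ref{prop:sq1}, \ref{prop:sq2} and~\ref{prop:hook}. If $7\nmid n$, then $n$ divides $\operatorname{lcm}(1,\dots,6,8)=120$, and $n\ne5$ by Proposition~\ref{prop:five}; the other fifteen divisors of $120$ are in $\mathcal{O}$. If $7\mid n$, we are in one of the three configurations, and $n\in\{28,42,84,140,168,280,420,840\}\subset\mathcal{O}$.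

\subsection{The orders 140, 280 and 840}
The $19$ orders listed in \cite{question} occur by that source, and $28$ occurs by Section~\ref{sec:example}. In the remaining three examples we list all interior integers and all their neighbors; parameters run over $\mathbb{Z}$. In a path, a single letter $X$ denotes a non-interior end in the class $X$. Components without interior vertices have length $1$ or $2$ and do not affect the order, because length $4$ occurs each time.

\begin{example}[order 140, a twisted square]
Take $\tau_{16(21),0(24)}\,\tau_{520(980),16(560)}$. The classes $A,B$ are disjoint modulo $3$, and $C\subset0(5)$, $D\subset1(5)$. The interior integers are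
$AC(j)=520+2940j$, $AD(j)=16+1680j$, $BC(i)=4440+5880i$, $BD(i)=576+1680i$.

Color $\gamma$: $\gamma AC(j)=AD(j)$ and $\gamma BC(i)=2256+3360i=BD(1+2i)$. The number $\gamma^{-1}BD(2i)=1500+5880i$ is $0$ modulo $3$ and $12$ modulo $24$, so it is not interior.

Color $\alpha$: $\alpha AC(j)=576+3360j=BD(2j)$. The number $\alpha^{-1}BC(i)=3901+5145i$ is $1$ modulo $5$, and it lies in $D$ if and only if $111+147i\equiv0\pmod{16}$, that is, $i\equiv11\pmod{16}$; we have $\alpha^{-1}BC(11+16t)=AD(36+49t)$. The number $\alpha AD(j)=1920j$ is $0$ modulo $5$ and not in $D$, so it is interior only for $j\equiv36\pmod{49}$. The number $\alpha^{-1}BD(1+2i)=1990+2940i$ is $0$ modulo $5$ and $30$ modulo $980$, so it is not interior.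

Paths: $C,BD(2j),AC(j),AD(j),B$ of length $5$ for $j\not\equiv36\pmod{49}$; for $j=36+49t$ the path $C,BD(2j),AC(j),AD(j),BC(11+16t),BD(23+32t),A$ of length $7$; and $A,BC(i),BD(1+2i),A$ of length $4$ for $i\not\equiv11\pmod{16}$. The order is $\operatorname{lcm}(4,5,7)=140$.
\end{example}

\begin{example}[order 280, a hook]
Take $\tau_{10(20),16(44)}\,\tau_{0(30),115(165)}$. The classes $A,B$ are disjoint modulo $4$, and $C\subset0(3)$, $D\subset1(3)$. The interior integers are
$AC(i)=30+60i$, $AD(j)=610+660j$, $BC(v)=60+660v$, $BD(w)=280+660w$.

Color $\gamma$: $\gamma AC(i)=280+330i$, so $\gamma AC(2j+1)=AD(j)$ and $\gamma AC(2w)=BD(w)$. The number $\gamma BC(v)=445+3630v$ is odd, while $A$ and $B$ consist of even numbers, so it is not interior.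

Color $\alpha$: $\alpha AC(i)=60+132i$ is $0$ modulo $3$ and lies in $C$ if and only if $5\mid i$; we have $\alpha AC(5v)=BC(v)$. The number $\alpha^{-1}BD(w)=130+300w$ is $1$ modulo $3$ and lies in $D$ if and only if $1+20w\equiv0\pmod{11}$, that is, $w\equiv6\pmod{11}$; we have $\alpha^{-1}BD(6+11t)=AD(2+5t)$. The number $\alpha AD(j)=1336+1452j$ is $1$ modulo $3$ and not in $C$, so it is interior only for $j\equiv2\pmod5$.

Paths: $B,AD(j),AC(2j+1),B$ of length $4$ for $j\not\equiv2\pmod5$. Next, the string $D,BC(1+2t),AC(5+10t),AD(2+5t),BD(6+11t),AC(12+22t)$ continues with a $BC$-vertex and $D$ if $t\equiv4\pmod5$ (length $8$), and with $B$ otherwise (length $7$). For $w\not\equiv6\pmod{11}$ the string $A,BD(w),AC(2w)$ continues with a $BC$-vertex and $D$ if $5\mid w$ (length $5$), and with $B$ otherwise (length $4$). The order is $\operatorname{lcm}(4,5,7,8)=280$.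
\end{example}

\begin{example}[order 840, a hook]
Take $\tau_{0(45),24(63)}\,\tau_{0(30),3(14)}$. The classes $A,B$ are disjoint modulo $9$ and lie in $0(3)$; $C$ consists of even and $D$ of odd numbers. The interior integers are
$AC(u)=90u$, $AD(j)=45+630j$, $BC(v)=150+630v$, $BD(i)=87+126i$.

Color $\gamma$: $\gamma AC(u)=3+42u$ lies in $A$ if and only if $u\equiv1\pmod{15}$, and in $B$ if and only if $u\equiv2\pmod3$; we have $\gamma AC(1+15j)=AD(j)$ and $\gamma AC(2+3i)=BD(i)$. The number $\gamma BC(v)=73+294v$ is $1$ modulo $3$, so it is not interior.

Color $\alpha$: $\alpha AC(u)=24+126u$ is even and lies in $C$ if and only if $u\equiv1\pmod5$; we have $\alpha AC(1+5v)=BC(v)$. The number $\alpha^{-1}BD(i)=45+90i$ is odd and lies in $D$ if and only if $7\mid i$; we have $\alpha^{-1}BD(7j)=AD(j)$.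

Paths: the string $D,BC(3j),AC(1+15j),AD(j),BD(7j),AC(2+21j)$ continues with a $BC$-vertex and $D$ if $j\equiv4\pmod5$ (length $8$), and with $B$ otherwise (length $7$). For $7\nmid i$ the string $A,BD(i),AC(2+3i)$ continues with a $BC$-vertex and $D$ if $i\equiv3\pmod5$ (length $5$), and with $B$ otherwise (length $4$). For $u\not\equiv1\pmod{15}$, $u\not\equiv2\pmod3$ the string $D,AC(u)$ continues with a $BC$-vertex and $D$ if $u\equiv1\pmod5$ (length $4$), and with $B$ otherwise (length $3$, for instance $3,0,24$). The order is $\operatorname{lcm}(3,4,5,7,8)=840$.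
\end{example}

So every element of $\mathcal{O}$ occurs, and the proof of Theorem~\ref{thm:main} is complete. \qed

\begin{thebibliography}{1}
\bibitem{question}
``Definition / Question'',
\texttt{https://mathoverflow.net/\allowbreak revisions/\allowbreak 625f43c5-6015-46fe-8b45-2ab832b63417/\allowbreak view-source}
\end{thebibliography}
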